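# A noisy bit on a triangular grid: no two-input gate keeps it alive

## 1. A bit poured into a triangle, and the guess that it dies

Put one fair random bit at the tip of an infinite triangle. Every vertex sends its bit to the two vertices below it, along wires that flip each bit with a small fixed probability. A vertex with two incoming wires combines the two received bits with a fixed two-input logic gate, the same gate everywhere. Far down, can somebody who sees a whole layer still say something about the bit at the tip?

The answer one would first guess is *no*. A gate with two inputs cannot take a majority vote, so nothing corrects errors, while every layer adds fresh noise. That there is something to prove can be seen at once: there are $2^k$ routes from the tip to layer $k$, and the layer has $k+1$ bits. When the noise is tiny, most short routes are clean, and redundancy might win. We first fix the model and then test the guess by hand.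

**The model.** The source vertex $X$ is layer $0$. Layer $k\ge1$ has vertices $(k,0),\dots,(k,k)$. For $k\ge2$ and $1\le j\le k-1$ the vertex $(k,j)$ has the two parents $(k-1,j-1)$ and $(k-1,j)$; the boundary vertices $(k,0)$ and $(k,k)$ have the single parents $(k-1,0)$ and $(k-1,k-1)$; both vertices of layer $1$ have the parent $X$. The bit $X$ is $\mathrm{Bernoulli}(1/2)$. Each edge is an independent binary symmetric channel $\mathrm{BSC}(\delta)$, $\delta\in(0,\frac12)$: it flips the bit with probability $\delta$. A boundary vertex outputs the bit it receives. An interior vertex $(k,j)$ outputs $f(a,b)$, where $a$ is received from $(k-1,j-1)$, $b$ is received from $(k-1,j)$, and $f:\{0,1\}^2\to\{0,1\}$ is the same for all interior vertices. Let $X_k$ be the vector of bits of layer $k$.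

**Recovery.** For two laws $\mu,\nu$ on a finite set, the total variation distance is $\frac12\sum_y|\mu(y)-\nu(y)|$. Let $\mathrm{TV}_k$ be the distance between the laws of $X_k$ given $X=0$ and given $X=1$. The maximum likelihood decoder is correct with probability $\frac12\sum_y\max(\mu(y),\nu(y))=\frac12(1+\mathrm{TV}_k)$, so its error is $\frac12(1-\mathrm{TV}_k)$. Recovery of $X$ is *possible* if this error stays bounded away from $\frac12$ as $k\to\infty$, and *impossible* if $\mathrm{TV}_k\to0$.

The conjecture in "Broadcasting on Two-Dimensional Regular Grids" is that recovery is impossible for every $\delta\in(0,\frac12)$ and all sixteen gates $f$. For $f=$ AND and $f=$ XOR impossibility may be quoted as known, but short proofs with rates are given below.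

Throughout,
$$\theta=1-2\delta\in(0,1),\qquad \rho=1-\delta=\tfrac{1+\theta}2,\qquad d=\delta(1-\delta)=\delta\rho=\tfrac{1-\theta^2}4 .$$

**Test 1: layer one.** $X_1$ consists of two independent noisy copies of $X$. The outcome $11$ has probability $\rho^2$ given $X=1$ and $\delta^2$ given $X=0$, a difference of $\rho^2-\delta^2=(\rho-\delta)(\rho+\delta)=\theta$. The outcome $00$ gives $-\theta$, and $01,10$ give $0$. So $\mathrm{TV}_1=\theta$: two copies are exactly as good as one.

**Test 2: a gate that reads one input.** If $f(a,b)=a$, every bit of layer $k$ is $X$ sent through $k$ channels in series. Two channels in series multiply the parameter $\theta$, so each single bit has total variation $\theta^k$. The guess looks right.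

**Test 3: the vertex $(2,1)$.** Given $X$, its two received bits are independent, and each equals $X$ with probability $q=\frac{1+\theta^2}2$. For AND the output is $1$ with probability $q^2$ or $(1-q)^2$ according to $X=1$ or $X=0$: the difference is $2q-1=\theta^2$. For NAND it is $-\theta^2$. For XOR the probability of a $1$ is $2q(1-q)$ in both cases, and for $a\wedge\neg b$ it is $q(1-q)$ in both cases. So for these two gates the vertex $(2,1)$, taken alone, carries nothing.

The last test contains a warning. The corner $(2,0)$ alone already has total variation $\theta^2$, so layer $2$ is not useless. Single-vertex laws give no upper bound on $\mathrm{TV}_k$; the joint law has to be controlled.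

## 2. What will be proved for the sixteen gates

**Theorem 1.** Let $\delta\in(0,\frac12)$.

1. If $f$ is constant or in $\{a,\neg a,b,\neg b\}$, then $\mathrm{TV}_k\le(k+1)\theta^k$.
2. If $f$ is one of AND, OR, NAND, NOR, $a\wedge\neg b$, $\neg a\wedge b$, $a\vee\neg b$, $\neg a\vee b$, then
$$\mathrm{TV}_k\le\sum_{j=0}^k\min\Big\{\tbinom kj\theta^k,\;p_{\min(j,k-j)}\Big\},$$
where
$$p_m=\begin{cases}(1-\delta)^{2m}&\text{for AND, OR},\\[2pt] \frac{1+\theta^2}{4d}(m+1)\big(1-\frac\delta2\big)^m&\text{for } a\wedge\neg b\text{ and its three relatives},\\[2pt] \frac{13}{5\delta^2\theta^2}(m+1)\big(1-\frac{3\delta^2\theta^2}{13}\big)^m&\text{for NAND, NOR}.\end{cases}$$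
Consequently $\mathrm{TV}_k\le Ce^{-ck}$ with $C,c>0$ depending only on $\delta$ and $f$.
3. If $f$ is XOR or XNOR, then $\mathrm{TV}_k\le(1-4\delta^2)^{\lfloor\log_2k\rfloor+1}\to0$.
4. For every $f$, $\mathrm{TV}_k\ge\theta^k$. So in cases 1 and 2 the decay is exactly of exponential order.

In particular $\mathrm{TV}_k\to0$ for all $\delta\in(0,\frac12)$ and all $f$: the conjecture is true, and so is the first guess.

The list is complete: $2$ constants, $4$ gates of one argument, $8$ gates whose truth table has an odd number of ones, and XOR, XNOR.

**Proof of item 4.** Vertex $(k,0)$ is $X$ sent through $k$ independent $\mathrm{BSC}(\delta)$'s, so its marginal already has total variation $\theta^k$. $\square$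

**Sixteen gates become four hard ones.** Complementing all bits turns $f$ into $\neg f(\neg a,\neg b)$. The reflection $j\mapsto k-j$ swaps the two parents, so it turns $f(a,b)$ into $f(b,a)$. Both operations preserve the boundary rule, the channels and $\mathrm{TV}_k$. Complementation exchanges AND with OR, NAND with NOR, XOR with XNOR, and $a\wedge\neg b$ with $a\vee\neg b$. Reflection exchanges $a\wedge\neg b$ with $\neg a\wedge b$, and $a\vee\neg b$ with $\neg a\vee b$. The bounds in items 2 and 3 are the same within each class. So there it suffices to treat AND, XOR, $a\wedge\neg b$ and NAND.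

## 3. Keep or erase: differences travel along kept paths

**Keep/erase labels.** Give each edge an independent label: *keep* with probability $\theta$, *erase to $0$* with probability $\delta$, *erase to $1$* with probability $\delta$. The received bit is the tail bit if the label is keep, and the erased value otherwise. The received bit equals the tail bit with probability $\theta+\delta=1-\delta$, so this is a $\mathrm{BSC}(\delta)$. For example, at $\delta=0.1$ an edge is kept with probability $0.8$; an edge erased to $1$ still delivers the right value when the tail is $1$, but then it delivers it by accident and carries no information.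

Run the system once with $X=0$ and once with $X=1$, with the same labels. Let $D(k,j)$ be the event that the two copies differ at $(k,j)$. The total variation distance of two laws is at most the probability that two coupled samples differ, so
$$\mathrm{TV}_k\le\sum_{j=0}^kP(D(k,j)).\tag{1}$$

**The path bound.** If the copies differ at a vertex, they must differ in a received bit, so some in-edge is kept and the copies differ at its tail. Iterating back to $X$, the event $D(k,j)$ forces an all-kept directed path from $X$ to $(k,j)$. The number of directed paths satisfies Pascal's recursion with ones on the boundary, so it is $\binom kj$, and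
$$P(D(k,j))\le\tbinom kj\theta^k.\tag{2}$$

**Proof of item 1.** If $f$ depends on at most one argument, a difference at an interior vertex can come from only one fixed parent (or from none), and at a boundary vertex from its only parent. So at most one path into $(k,j)$ can carry a difference, and $P(D(k,j))\le\theta^k$. Sum over the $k+1$ vertices. $\square$

**Where path counting stops.** For a general gate, summing (2) gives $(2\theta)^k$. This settles everything when $\theta<\frac12$, that is, $\delta>\frac14$. When $\theta>\frac12$ the bound for a central vertex, about $\binom{k}{k/2}\theta^k$, tends to infinity. But (2) remains good near the two sides of the triangle, where $\binom kj$ is small. So for small $\delta$ we need a bound for vertices far from the sides, and that bound has to use the gate.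

## 4. The triangle of ancestors, and why an interior bound is enough

This section isolates the part of the grid that never sees the boundary, and shows that a bound $P(D(k,j))\le p_{\min(j,k-j)}$ gives exponential decay.

Let $1\le j\le k-1$ and $m=\min(j,k-j)$. The ancestors of $(k,j)$ in layer $k-i$ are among the $(k-i,j')$ with $j-i\le j'\le j$. If $0\le i<m$, then
$$j'\ge j-m+1\ge1,\qquad j'\le j\le k-m\le k-i-1,$$
so all these vertices have indegree $2$. Therefore:

> **(3)** The bit at $(k,j)$ is a function of the bits at sites $j-m,\dots,j$ of layer $k-m$ and of the labels of the edges inside the triangle between that layer and $(k,j)$. All vertices of the triangle in layers $k-m+1,\dots,k$ apply $f$.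

The labels in the triangle are independent of both copies of layer $k-m$.

Suppose we show $P(D(k,j))\le p_m$ for $m\ge1$. For $m=0$ it is trivial, because all the stated $p_0$ are at least $1$: for $a\wedge\neg b$ note $p_0=\frac{1+\theta^2}{1-\theta^2}$. Together with (1) and (2) this gives the sum in item 2.

**Exponential decay from that sum.** Let $H$ be the binary entropy with natural logarithms; recall $\binom kj\le e^{kH(j/k)}$. Since $H(\gamma)\to0$ as $\gamma\to0$, pick $\gamma\in(0,\frac12)$ with $e^{H(\gamma)}\theta<1$. As $H$ is symmetric about $\frac12$ and increasing on $[0,\frac12]$, the terms with $j\le\gamma k$ or $j\ge(1-\gamma)k$ sum to at most $(k+1)(e^{H(\gamma)}\theta)^k$. In the other terms $m=\min(j,k-j)\ge\gamma k$, and in each case $p_m\le K(m+1)\lambda^m\le K(k+1)\lambda^{\gamma k}$ with some $K$ and some $\lambda<1$. Hence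
$$\mathrm{TV}_k\le(k+1)\big(e^{H(\gamma)}\theta\big)^k+K(k+1)^2\lambda^{\gamma k}\le Ce^{-ck}.$$

What remains in item 2 is the inequality $P(D(k,j))\le p_m$ for AND, $a\wedge\neg b$ and NAND, with $m\ge1$.

## 5. AND: one erasure to zero kills the whole cluster

For AND a received $0$ forces the output $0$, and a kept edge carries this $0$ on, where it again forces a $0$. We use this to show $P(D(k,j))\le(1-\delta)^{2m}$.

**Step 1: explore backward.** The purpose is to find many edges none of which may be erased to $0$. In the triangle (3), process $(k,j)$ first, revealing the labels of its two in-edges. Then repeatedly process some unprocessed vertex in layers $k,\dots,k-m+1$ that is the tail of a kept in-edge of a processed vertex, revealing its two in-edges. Stop when there is none.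

**Step 2: what $D(k,j)$ forces.** Suppose a processed vertex $v$ has an in-edge erased to $0$. Then $v$ outputs $0$ in both copies. There is a path of kept edges from $v$ to $(k,j)$; along it each vertex receives a $0$ and outputs $0$. So $(k,j)$ is $0$ in both copies, and $D(k,j)$ fails. Suppose next that no kept path leads from layer $k-m$ to $(k,j)$. Tracing a difference backward as in Section 3 shows that there is no difference at $(k,j)$. So on $D(k,j)$ there is a kept path from layer $k-m$, hence at least one processed vertex in each of the $m$ layers $k,\dots,k-m+1$, and no processed vertex has an in-edge erased to $0$.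

**Step 3: count fresh edges.** Let $v_1,v_2,\dots$ be the processed vertices in order. Given the labels revealed by $v_1,\dots,v_{i-1}$, the vertex $v_i$ (if it exists) is determined, and its two in-edges are still unrevealed, since distinct vertices have disjoint sets of in-edges. Each is not erased to $0$ with probability $1-\delta$. So the probability that $v_1,\dots,v_m$ exist and none of their $2m$ in-edges is erased to $0$ is at most $(1-\delta)^{2m}$. $\square$

## 6. XOR: two corner flips imitate a change of the source

For XOR no erasure forces an output, so Section 5 has no analogue. But the system is linear over $\mathbb F_2$. Without noise and with $X=1$, layer $k$ is row $k$ of Pascal's triangle mod $2$; row $4$, for instance, is $1\,0\,0\,0\,1$, because $(1+z)^4=1+z^4$ over $\mathbb F_2$. So at layer $4$, flipping the two corner bits has the same effect as flipping $X$, and noise at the corners can hide $X$ completely. Here is the proof of item 3.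

**Step 1: write the noise so that part of it is a pure coin.** The received bit on edge $e$ is tail $\oplus\,R_eB_e$ with $R_e\sim\mathrm{Bernoulli}(2\delta)$, $B_e$ uniform on $\{0,1\}$, all independent. A flip has probability $2\delta\cdot\frac12=\delta$, as required.

**Step 2: solve the recursion.** Let $X(k,j)$ be the bit at $(k,j)$ and put $Y_k=\sum_jX(k,j)z^j\in\mathbb F_2[z]$, $Y_0=X$. Let $n_v$ be the sum of the noises $R_eB_e$ on the in-edges of $v$, and $N_k=\sum_jn_{(k,j)}z^j$. Then $Y_k=(1+z)Y_{k-1}+N_k$ for $k\ge1$: the coefficient of $z^j$ in $(1+z)Y_{k-1}$ is $X(k-1,j)+X(k-1,j-1)$, and for $j=0$ or $j=k$ only the one existing parent appears, as the boundary rule requires. Iterating,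
$$Y_k=(1+z)^kX+\sum_{i=1}^k(1+z)^{k-i}N_i .$$

**Step 3: hide $X$.** For $s\ge0$ with $2^s\le k$ let $E_s$ be the event that $R_e=1$ on the unique in-edges of $(2^s,0)$ and of $(2^s,2^s)$. These are two different edges, so $P(E_s)=4\delta^2$. Condition on all $R$'s, and suppose $E_s$ occurs. Flipping both $B$'s on these two edges preserves the conditional measure, and it adds $1+z^{2^s}$ to $N_{2^s}$. Over $\mathbb F_2$ we have $1+z^{2^s}=(1+z)^{2^s}$, so it adds
$$(1+z)^{k-2^s}(1+z)^{2^s}=(1+z)^k$$
to $Y_k$, which is exactly the effect of changing $X$. So, conditionally on the $R$'s, the laws of $Y_k$ for $X=0$ and for $X=1$ coincide.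

**Step 4: many chances.** The $R$'s are independent of $X$, so $\mathrm{TV}_k$ is at most the probability that no $E_s$ occurs. The events $E_s$ use disjoint sets of edges, and there are $\lfloor\log_2k\rfloor+1$ of them. Hence $\mathrm{TV}_k\le(1-4\delta^2)^{\lfloor\log_2k\rfloor+1}$. $\square$

This is at most $k^{\log_2(1-4\delta^2)}$; together with item 4, $(1-2\delta)^k\le\mathrm{TV}_k\le k^{\log_2(1-4\delta^2)}$ for XOR and XNOR. The exact rate is not claimed.

## 7. Why neither argument reaches NAND and $a\wedge\neg b$

**Forcing is only local.** For NAND a received $0$ forces the output $1$. But a $1$ forces nothing at the next vertex. For instance, let both in-edges of $(k,j)$ be kept, let the left parent have an in-edge erased to $0$, and let the copies differ at the right parent. The left parent is $1$ in both copies, $(k,j)$ is the negation of its right parent, and the copies differ at $(k,j)$. Under AND the same picture gives $0$ in both copies. So Step 2 of Section 5 fails at the first layer above the erasure.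

**Counting differences is not contracting.** The next attempt is to count. Suppose two configurations differ at a single site $x$ of a layer. Write $r_j$ for the probability that a bit received from site $j$ is $1$, so $r_j=\rho$ or $\delta$ according to the bit. Site $x$ feeds the child $x$ (as input $b$) and the child $x+1$ (as input $a$). For NAND the child $x$ differs if and only if the edge from $x$ is kept and the bit received from $x-1$ is $1$; similarly for $x+1$. The expected number of differences in the next layer is therefore
$$\theta(r_{x-1}+r_{x+1})\quad\text{for NAND},\qquad \theta(r_{x-1}+1-r_{x+1})\quad\text{for }a\wedge\neg b .$$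
Both can equal $2\theta\rho=\theta+\theta^2$, which exceeds $1$ as soon as $\theta>\frac{\sqrt5-1}2$. The worst environment for NAND is all ones. In that environment, however, NAND produces mostly zeros when the noise is small, and around zeros the factor is $2\theta\delta$. So a difference should be weighted by its surroundings. We shall find weights for which the total weight contracts in every environment.

## 8. Weighted differences on the line

Let $f$ be NAND or $a\wedge\neg b$. This section sets up the weights and proves a criterion, Proposition 2, which leaves only algebra.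

**The line process.** On $\{0,1\}^{\mathbb Z}$ let one step send $\eta$ to $\eta'$ with $\eta'_j=f(a,b)$, where $a,b$ are received from $\eta_{j-1},\eta_j$ through independent keep/erase edges. Put
$$r_j=r_j(\eta)=\delta+\theta\eta_j\in\{\delta,\rho\}.$$
Since $r_j$ is a root of $(r-\delta)(r-\rho)=r^2-r+d$,
$$r_j^2=r_j-d,\qquad r_j(1-r_j)=d.\tag{4}$$
Given $\eta$, the bits $\eta'_j$ are independent, because they use disjoint edges. So, writing $r'_s=r_s(\eta')$,
$$E\Big[\prod_sr'_s\,\Big|\,\eta\Big]=\prod_sE[r'_s\mid\eta]\quad\text{over distinct sites }s.\tag{5}$$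

**Formal sums.** Let $g$ be a polynomial in finitely many $r$'s and $\tau_ig$ its translate by $i$. We consider formal sums $F=\sum_i\epsilon_i\tau_ig$ with all $\epsilon_i=1$ or all $\epsilon_i=(-1)^i$, and finite linear combinations of such sums. The sum itself need not converge. We only use differences $F(\eta)-F(\zeta)$ for $\eta,\zeta$ differing at finitely many sites, and these are finite sums. Write $F\equiv F'$ if $F$ and $F'$ give the same differences; so constants may be dropped and the index may be shifted. Using (4) we may assume that every term is multilinear (no $r_j$ squared).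

*Example.* Let $F=\sum_jr_jr_{j+1}$, let $\zeta$ be all zeros and $\eta$ be $1$ only at $x$. The changed terms are $r_{x-1}r_x$ and $r_xr_{x+1}$, and $F(\eta)-F(\zeta)=(\rho-\delta)(\delta+\delta)=2\theta\delta$.

**Derivatives.** For multilinear $F$ let $\partial_xF$ be the sum of the terms containing $r_x$, with the factor $r_x$ removed. It is a function of the other $r$'s. If $\eta,\zeta$ differ only at $x$, then
$$F(\eta)-F(\zeta)=(r_x(\eta)-r_x(\zeta))\,\partial_xF,\qquad |r_x(\eta)-r_x(\zeta)|=\theta.\tag{6}$$
In the example $\partial_xF=r_{x-1}+r_{x+1}$.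

**One-step image.** For multilinear $F$ let $PF$ be the formal sum of the conditional expectations, given $\eta$, of the terms of $F$ at the next step. If $u,w$ differ at finitely many sites and $u',w'$ are their images under common labels, then
$$E[F(u')-F(w')\mid u,w]=PF(u)-PF(w).\tag{7}$$
Indeed, if $S$ is the set of sites where $u,w$ differ, then $u',w'$ can differ only in $S\cup(S+1)$. The finitely many terms of $F$ that involve these sites can be averaged one by one. Every other term has difference $0$ at the next step for all labels, so its conditional expectations at $u$ and at $w$ agree as well.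

**The order.** Put $\sigma(x)=1$ for NAND and $\sigma(x)=(-1)^x$ for $a\wedge\neg b$. For configurations at time $n$, let
$$\eta\preceq_n\zeta\quad\text{mean}\quad(-1)^n\sigma(j)(\zeta_j-\eta_j)\ge0\text{ for all }j .$$
For NAND this is the coordinatewise order, reversed at odd times. For $a\wedge\neg b$ at time $0$ it reads $\zeta_j\ge\eta_j$ at even $j$ and $\zeta_j\le\eta_j$ at odd $j$; on the sites $0,1,2$ the smallest pattern is $010$ and the largest is $101$.

**Proposition 2.** Let $f$ be NAND or $a\wedge\neg b$, let $F$ be a multilinear formal sum as above, and let $G\equiv F+PF$, again multilinear. Suppose that there are constants $c_1,c_2,c_3>0$ such that, for every site $x$ and all values in $\{\delta,\rho\}$ of the other $r$'s,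
$$c_1\le\sigma(x)\,\partial_xF\le c_2,\qquad \sigma(x)\,\partial_xG\ge c_3.\tag{8}$$
Then for $1\le j\le k-1$ and $m=\min(j,k-j)$,
$$P(D(k,j))\le\frac{c_2}{c_1}\,(m+1)\Big(1-\frac{c_3}{c_2}\Big)^m.$$

**Proof. Step 1: common labels preserve the order.** We claim that $\eta\preceq_n\zeta$ implies $\eta'\preceq_{n+1}\zeta'$. Received bits under common labels are ordered (weakly) in the same way as the sent bits. For NAND, $f$ is decreasing in both inputs, and the sign $(-1)^n$ changes from $n$ to $n+1$. For $a\wedge\neg b$, the output site $j$ at time $n+1$ has the sign $(-1)^{n+1-j}$. The input from $j-1$ at time $n$ has the sign $(-1)^{n-j+1}$, the same, and $f$ is increasing in it. The input from $j$ has the sign $(-1)^{n-j}$, the opposite, and $f$ is decreasing in it. So the claim holds.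

**Step 2: squeeze the grid between two line processes.** The purpose is to replace the two random copies by two deterministic starting points. Let time $0$ be layer $k-m$ and time $n$ be layer $k-m+n$. Let $w_0,u_0$ be the $\preceq_0$-smallest and $\preceq_0$-largest configurations on the sites $j-m,\dots,j$, both equal to $0$ elsewhere. Let $w_n,u_n$ be their images under the line process that uses the grid labels inside the triangle (3) and independent fresh labels elsewhere. Take either grid copy of layer $k-m$ on the sites $j-m,\dots,j$, extended by $0$. It lies between $w_0$ and $u_0$, and by (3) its image at time $m$ has at site $j$ the grid bit at $(k,j)$. By Step 1 both grid bits at $(k,j)$ lie between $w_m(j)$ and $u_m(j)$. If the grid bits differ, then $w_m(j)\ne u_m(j)$. Let $N_n$ be the number of sites where $u_n,w_n$ differ; it is finite, since $N_{n+1}\le2N_n$, and $N_0=m+1$. Hence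
$$P(D(k,j))\le P(w_m(j)\ne u_m(j))\le E N_m.\tag{9}$$

**Step 3: the weight is comparable to $N_n$.** Put $\Phi_n=(-1)^n[F(u_n)-F(w_n)]$. Change $w_n$ into $u_n$ one differing site at a time. All intermediate configurations have $r$'s in $\{\delta,\rho\}$, so (8) applies to them. Since $w_n\preceq_nu_n$, changing site $x$ changes $r_x$ by $(-1)^n\sigma(x)\theta$, so by (6) it contributes $(-1)^n(-1)^n\sigma(x)\theta\,\partial_xF=\theta\,\sigma(x)\partial_xF$ to $\Phi_n$. Therefore
$$c_1\theta N_n\le\Phi_n\le c_2\theta N_n.$$

**Step 4: the weight contracts on average.** By (7), since $(-1)^{n+1}=-(-1)^n$,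
$$\Phi_n-E[\Phi_{n+1}\mid u_n,w_n]=(-1)^n\big[(F+PF)(u_n)-(F+PF)(w_n)\big]=(-1)^n[G(u_n)-G(w_n)].$$
Changing sites one at a time as in Step 3, now with $G$, the right side is at least $c_3\theta N_n\ge\frac{c_3}{c_2}\Phi_n$.

**Step 5: iterate.** We have $E\Phi_{n+1}\le(1-\frac{c_3}{c_2})E\Phi_n$. The factor is nonnegative, because $\Phi_0>0$ and $E\Phi_1\ge0$. So $E\Phi_m\le(1-\frac{c_3}{c_2})^m\Phi_0$, and
$$EN_m\le\frac{E\Phi_m}{c_1\theta}\le\frac{c_2}{c_1}\Big(1-\frac{c_3}{c_2}\Big)^mN_0 .$$
With $N_0=m+1$ and (9) the proposition follows. $\square$

The sum $F+PF$, not $F-PF$, appears because the order reverses its sign at each step. So a good $F$ is one that the dynamics nearly turns into $-F$.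

## 9. The gate $a\wedge\neg b$: signed patterns $10$ that move right

**The plain count fails.** With $F=\sum_j(-1)^jr_j$ one has $PF\equiv\theta\sum_j(-1)^jr_{j-1}(1-r_j)\equiv-\theta\sum_j(-1)^j(r_j-r_jr_{j+1})$. So $(-1)^x\partial_x(F+PF)=1-\theta+\theta r_{x+1}-\theta r_{x-1}$, whose minimum is $1-\theta-\theta^2$. This is negative for $\theta>\frac{\sqrt5-1}2$, the threshold of Section 7.

**What the noiseless gate conserves.** Set $\delta=0$, so $r_j=\eta_j$. The output $\eta'_j=\eta_{j-1}(1-\eta_j)$ is $1$ exactly when sites $j-1,j$ carry the pattern $10$; then $\eta_j=0$ forces $\eta'_{j+1}=0$. So each pattern $10$ moves right by one site, and no others arise. For example $1100$ on the sites $0,\dots,3$, with zeros elsewhere, becomes $0010$. Count each pattern $10$ at $(j,j+1)$ with the sign $(-1)^j$: the sum is $\sum_j(-1)^j(r_j-r_jr_{j+1})$, and one step multiplies it by $-1$. With noise we adjust one coefficient: let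
$$F=\sum_j(-1)^j\big(r_j-\theta r_jr_{j+1}\big).$$

**Step 1: the image of $F$.** Here $E[r'_j\mid\eta]=\delta+\theta z_j$ with $z_j=r_{j-1}(1-r_j)$, and (4) gives
$$z_jz_{j+1}=r_{j-1}(1-r_j)r_j(1-r_{j+1})=d\,r_{j-1}(1-r_{j+1}).$$
By (5) the term $r_jr_{j+1}$ has the image $\delta^2+\delta\theta(z_j+z_{j+1})+\theta^2z_jz_{j+1}$. The sum $\sum_j(-1)^j(z_j+z_{j+1})\equiv0$, because shifting the index in its second half changes the sign. So, with the shift $j\mapsto j+1$,
$$PF\equiv\theta\sum_j(-1)^jz_j-\theta^3\sum_j(-1)^jz_jz_{j+1}\equiv-\theta\sum_j(-1)^j(r_j-r_jr_{j+1})+\theta^3d\sum_j(-1)^j(r_j-r_jr_{j+2}).$$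
The products $r_jr_{j+1}$ cancel in $F+PF$, which is why their coefficient in $F$ is $-\theta$:
$$G=\sum_j(-1)^j\big[(1-\theta+\theta^3d)\,r_j-\theta^3d\,r_jr_{j+2}\big]\equiv F+PF .$$

**Step 2: verify (8).** Site $x$ occurs in $r_xr_{x+1}$ with the sign $(-1)^x$ and in $r_{x-1}r_x$ with the sign $(-1)^{x-1}$, so
$$(-1)^x\partial_xF=1-\theta r_{x+1}+\theta r_{x-1}\in[1-\theta^2,1+\theta^2],$$
because two values in $\{\delta,\rho\}$ differ by at most $\theta$. Recall $1-\theta^2=4d$. For $G$ the two neighbors at distance $2$ have the same sign, and
$$(-1)^x\partial_xG=1-\theta+\theta^3d\,(1-r_{x+2}-r_{x-2})\ge2\delta+\theta^3d(1-2\rho)=2\delta-\theta^4d\ge\delta,$$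
using $1-2\rho=-\theta$ and $d\le\delta$.

**Step 3: conclude.** Proposition 2 with $c_1=4d$, $c_2=1+\theta^2$, $c_3=\delta$, and $\frac{\delta}{1+\theta^2}\ge\frac\delta2$, gives
$$P(D(k,j))\le\frac{1+\theta^2}{4d}(m+1)\Big(1-\frac\delta2\Big)^m=p_m.\qquad\square$$

## 10. NAND: an exact invariant without noise, corrected for noise

Here $\sigma\equiv1$. For a $0/1$ string $s=s_0\cdots s_l$ put
$$A_s=\sum_i\ \prod_{t:\,s_t=1}r_{i+t},\qquad C=A_{1101}+A_{1011}.$$
For example, $A_1=\sum_ir_i$ and $A_{101}=\sum_ir_ir_{i+2}$, with $\partial_xA_{101}=r_{x-2}+r_{x+2}$. If $s$ has $p$ ones, then $\partial_xA_s$ is a sum of $p$ monomials. Since NAND outputs $1$ with probability $1-r_{i-1}r_i$,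
$$E[r'_i\mid\eta]=\delta+\theta(1-r_{i-1}r_i)=\rho-\theta q_i,\qquad q_i=r_{i-1}r_i.\tag{10}$$

**Step 1: the images of the sums we need.** We expand the products $\prod(\rho-\theta q_i)$ by (5), drop constants, and reduce by (4). The products of $q$'s that occur are, up to translation:

* $q_0q_1=r_{-1}(r_0-d)r_1$, giving $A_{111}-dA_{101}$;
* $q_0q_2=r_{-1}r_0r_1r_2$, giving $A_{1111}$;
* $q_0q_3=r_{-1}r_0r_2r_3$, giving $A_{11011}$;
* $q_0q_1q_2=r_{-1}(r_0-d)(r_1-d)r_2$, giving $A_{1111}-dC+d^2A_{1001}$;
* $q_0q_1q_3=r_{-1}(r_0-d)r_1r_2r_3$, giving $A_{11111}-dA_{10111}$;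
* $q_0q_2q_3=r_{-1}r_0r_1(r_2-d)r_3$, giving $A_{11111}-dA_{11101}$;
* $q_0q_1q_2q_3=r_{-1}(r_0-d)(r_1-d)(r_2-d)r_3$, giving
$$A_{11111}-d(A_{10111}+A_{11011}+A_{11101})+d^2(A_{11001}+A_{10101}+A_{10011})-d^3A_{10001}.$$

Write $B=A_{111}-dA_{101}$ for short. Then:

* $PA_1\equiv-\theta A_{11}$.
* $PA_{11}\equiv-2\rho\theta A_{11}+\theta^2B$.
* $PA_{101}\equiv-2\rho\theta A_{11}+\theta^2A_{1111}$.
* $PA_{111}\equiv-3\rho^2\theta A_{11}+\rho\theta^2[2B+A_{1111}]-\theta^3[A_{1111}-dC+d^2A_{1001}]$. (Three sites: two adjacent pairs, one pair at distance $2$, one triple.)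
* $PC\equiv-6\rho^2\theta A_{11}+\rho\theta^2[2B+2A_{1111}+2A_{11011}]-\theta^3[2A_{11111}-d(A_{10111}+A_{11101})]$. (The sites $0,1,3$ and the sites $0,2,3$ each have one pair at distance $1$, one at distance $2$, one at distance $3$.)
* For $A_{1111}$ there are three pairs at distance $1$, two at distance $2$, one at distance $3$, and the four triples $012,123,013,023$:
$$\begin{aligned}PA_{1111}\equiv{}&-4\rho^3\theta A_{11}+\rho^2\theta^2[3B+2A_{1111}+A_{11011}]\\&-\rho\theta^3[2(A_{1111}-dC+d^2A_{1001})+2A_{11111}-d(A_{10111}+A_{11101})]\\&+\theta^4[A_{11111}-d(A_{10111}+A_{11011}+A_{11101})+d^2(A_{11001}+A_{10101}+A_{10011})-d^3A_{10001}].\end{aligned}$$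

**Step 2: which potential to try.** The count $F=A_1$ gives $\partial_x(F+PF)=1-\theta(r_{x-1}+r_{x+1})$, with minimum $1-\theta-\theta^2$: the failure of Section 7 again. As in Section 9, look at $\delta=0$, where $d=0$ and $\rho=\theta=1$. Then $PA_{11}\equiv-2A_{11}+A_{111}$ and $PA_{111}\equiv-3A_{11}+2A_{111}$, so for $F=3A_{11}-A_{111}$
$$F+PF\equiv3A_{11}-A_{111}-6A_{11}+3A_{111}+3A_{11}-2A_{111}=0 .$$
So without noise $3A_{11}-A_{111}$ turns into its negative. A check by hand: let $u$ have ones at the sites $1,2$ only and let $w$ be all zeros; then $F(u)-F(w)=3$. The image $w'$ is all ones, and $u'$ has its only $0$ at site $2$; this removes two adjacent pairs and three triples, so $F(w')-F(u')=3\cdot2-3=3$.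

With noise, this potential alone is not enough, even after tuning its first coefficient. Take $F=\beta_0A_{11}-A_{111}$ with $\beta_0=\theta^{-2}+2\rho$, which makes the coefficient of $A_{111}$ in $F+PF$ vanish. From Step 1 the remaining coefficients are $\beta_0(1-2\rho\theta)+3\rho^2\theta$ at $A_{11}$, $-d$ at $A_{101}$, $-\delta\theta^2$ at $A_{1111}$, $-\theta^3d$ at $C$ and $\theta^3d^2$ at $A_{1001}$. The coefficient at $A_{11}$ equals $\theta^{-2}-\theta^{-1}+\frac34\theta-\frac12\theta^2-\frac14\theta^3$; it vanishes at $\theta=1$, where its derivative is $-2$, so it is $4\delta+O(\delta^2)$. In the environment of all ones, $\partial_x(F+PF)$ is therefore $2\cdot4\delta-2\delta-4\delta-6\delta+O(\delta^2)=-4\delta+O(\delta^2)$, which is negative for small $\delta$.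

The negative terms suggest the repair. Adding a multiple of $A_{101}$ compensates $A_{101}$ and $A_{1111}$. Adding a multiple of $C$ compensates $C$ but creates $-A_{11111}$; this is cancelled by twice as much $-A_{1111}$. A small multiple of $A_1$ is needed as well, because $\partial_xA_{11}$ can be very small when both neighbors of $x$ are $0$. So let
$$F=\mu A_1+\beta A_{11}-A_{111}+\kappa A_{101}+\varepsilon\,(C-2A_{1111}),\tag{11}$$
$$\varepsilon=\theta d,\quad \mu=5\delta^2,\quad \kappa=\delta+\frac{2d(1-\rho\theta^3)}\theta,\quad \beta=\theta^{-2}+2\rho+2\rho\theta d(3\rho-1).$$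

**Step 3: the coefficients of $G=F+PF$.** Let $\alpha_s$ be the coefficient of $A_s$ in $G$ and $\alpha_C$ that of $C$; here $PF=\mu PA_1+\beta PA_{11}-PA_{111}+\kappa PA_{101}+\varepsilon PC-2\varepsilon PA_{1111}$. The aim is to see that all but three coefficients are nonnegative, and that those three are tiny. We use $2\rho=1+\theta$, $\rho-\theta=\delta$, $\rho\delta=d$, $1-\theta^2=4d$, and hence also $1-2\rho+2\theta=\theta$.

* $\alpha_1=\mu=5\delta^2$.
* $\alpha_{111}=-1+\beta\theta^2-2\rho\theta^2+2\varepsilon\rho\theta^2-6\varepsilon\rho^2\theta^2=-1+\theta^2\beta-2\rho\theta^2-2\rho\theta^2\varepsilon(3\rho-1)=0$, by the choice of $\beta$ and $\varepsilon=\theta d$. So the coefficient of $A_{111}$ in $PF$ is $1$.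
* In $PF$ the sums $A_{111}$ and $A_{101}$ occur only through $B$. So $\alpha_{101}=\kappa-d=\delta^2+2d(1-\rho\theta^3)/\theta>0$, as $\delta-d=\delta^2$.
* $\alpha_{1111}=-2\varepsilon-\rho\theta^2+\theta^3+\kappa\theta^2+2\varepsilon\rho\theta^2-4\varepsilon\rho^2\theta^2+4\varepsilon\rho\theta^3=\theta^2(\kappa-\delta)-2\varepsilon+2\varepsilon\rho\theta^2(1-2\rho+2\theta)=\theta^2(\kappa-\delta)-2\varepsilon(1-\rho\theta^3)=0$, by the choice of $\kappa$.
* $\alpha_C=\varepsilon-\theta^3d-4\varepsilon\rho\theta^3d=\theta d\,(1-\theta^2-4\rho\theta^3d)=4\theta d^2(1-\rho\theta^3)>0$.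
* $\alpha_{1001}=\theta^3d^2+4\varepsilon\rho\theta^3d^2=\theta^3d^2(1+4\varepsilon\rho)>0$.
* $\alpha_{11111}=-2\varepsilon\theta^3+4\varepsilon\rho\theta^3-2\varepsilon\theta^4=2\varepsilon\theta^3(2\rho-1-\theta)=0$.
* $\alpha_{11011}=2\varepsilon\rho\theta^2-2\varepsilon\rho^2\theta^2+2\varepsilon\theta^4d=2\varepsilon\theta^2(\rho-\rho^2+\theta^2d)=2\varepsilon\theta^2d(1+\theta^2)>0$.
* $\alpha_{10111}=\alpha_{11101}=\varepsilon\theta^3d-2\varepsilon\rho\theta^3d+2\varepsilon\theta^4d=\varepsilon\theta^3d(1-2\rho+2\theta)=\varepsilon\theta^4d>0$.
* $\alpha_{11001}=\alpha_{10101}=\alpha_{10011}=-2\varepsilon\theta^4d^2=-2\theta^5d^3$.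
* $\alpha_{10001}=2\varepsilon\theta^4d^3>0$.
* $\alpha_{11}=\beta-\mu\theta-2\rho\theta\beta+3\rho^2\theta-2\rho\theta\kappa-6\rho^2\theta\varepsilon+8\rho^3\theta\varepsilon=\beta(1-2\rho\theta)-\mu\theta+3\rho^2\theta-2\rho\theta\kappa+2\rho^2\theta\varepsilon(4\rho-3)$.

**Step 4: $\alpha_{11}>0$.** This is the one coefficient whose sign needs work. Substitute the constants piece by piece:
$$\beta(1-2\rho\theta)=\tfrac{1-2\rho\theta}{\theta^2}+2\rho-4\rho^2\theta+d\,\big(6\rho^2\theta-2\rho\theta-12\rho^3\theta^2+4\rho^2\theta^2\big),$$
$$-2\rho\theta\kappa=-2\theta d-4\rho d+4\rho^2\theta^3d,\qquad 2\rho^2\theta\varepsilon(4\rho-3)=d\,\big(8\rho^3\theta^2-6\rho^2\theta^2\big).$$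
Adding these and $3\rho^2\theta$,
$$\alpha_{11}+\mu\theta=\frac{1-2\rho\theta}{\theta^2}+2\rho-\rho^2\theta+d\,\big[6\rho^2\theta-2\rho\theta-2\theta-4\rho-4\rho^3\theta^2-2\rho^2\theta^2+4\rho^2\theta^3\big].$$
Now put $\rho=\frac{1+\theta}2$. The first three terms are
$$\frac{1-\theta-\theta^2}{\theta^2}+1+\theta-\frac{\theta+2\theta^2+\theta^3}4=\theta^{-2}-\theta^{-1}+\tfrac34\theta-\tfrac12\theta^2-\tfrac14\theta^3 .$$
The bracket is
$$\tfrac32(\theta+2\theta^2+\theta^3)-(\theta+\theta^2)-2\theta-(2+2\theta)-\tfrac12(\theta^2+3\theta^3+3\theta^4+\theta^5)-\tfrac12(\theta^2+2\theta^3+\theta^4)+(\theta^3+2\theta^4+\theta^5),$$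
which equals $-2-\frac72\theta+\theta^2+\frac12\theta^5$. Multiply everything by $8\theta^2$, with $d=\frac{1-\theta^2}4$. The first part gives $8-8\theta+6\theta^3-4\theta^4-2\theta^5$. The second gives $(1-\theta^2)(-4\theta^2-7\theta^3+2\theta^4+\theta^7)=-4\theta^2-7\theta^3+6\theta^4+7\theta^5-2\theta^6+\theta^7-\theta^9$. So
$$\alpha_{11}+\mu\theta=\frac{Q}{8\theta^2},\qquad Q=8-8\theta-4\theta^2-\theta^3+2\theta^4+5\theta^5-2\theta^6+\theta^7-\theta^9 .$$
Multiplying out $(1-2\theta+\theta^2)R$ confirms
$$Q=(1-\theta)^2R,\qquad R=8+8\theta+4\theta^2-\theta^3-4\theta^4-2\theta^5-2\theta^6-\theta^7 .$$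
For $0<\theta<1$ the positive terms are at least $(8+8+4)\theta^2$, and the negative ones sum to at most $(1+4+2+2+1)\theta^2$ in absolute value. Hence $R\ge10\theta^2$. As $1-\theta=2\delta$,
$$\alpha_{11}\ge\tfrac{10}8(2\delta)^2-5\delta^2\theta=5\delta^2(1-\theta)>0 .$$

**Step 5: the lower bound $\partial_xG\ge3\delta^2$.** All $r$'s lie in $(0,1)$. The positive coefficients contribute nonnegative amounts, and $\alpha_1$ contributes exactly $5\delta^2$. The only negative coefficients belong to $A_{11001},A_{10101},A_{10011}$. They contribute nine monomials, each at most $1$, with the coefficient $-2\theta^5d^3$. Therefore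
$$\partial_xG\ge5\delta^2-18\theta^5d^3\ge5\delta^2-18d^3=\delta^2\big(5-18\,\delta(1-\delta)^3\big)\ge\delta^2\big(5-18\cdot\tfrac{27}{256}\big)\ge3\delta^2,$$
because $\delta(1-\delta)^3$ is largest at $\delta=\frac14$, where it is $\frac{27}{256}$.

**Step 6: the bounds on $\partial_xF$.** Now we check the first half of (8). The function $\theta^{-2}+\theta$ is decreasing on $(0,1]$, since its derivative is $1-2\theta^{-3}<0$. So $\theta^{-2}+2\rho=\theta^{-2}+1+\theta\ge3$. As $\rho>\frac12$, also $3\rho-1>0$, so $\beta\ge3$. Let $v=r_{x-1}+r_{x+1}=\partial_xA_{11}$. Then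
$$\partial_xA_{111}=r_{x-2}r_{x-1}+r_{x-1}r_{x+1}+r_{x+1}r_{x+2}\le r_{x-1}+\tfrac12(r_{x-1}+r_{x+1})+r_{x+1}=\tfrac32v .$$
The four monomials of $\partial_xA_{1111}$ are
$$r_{x+1}r_{x+2}r_{x+3},\quad r_{x-1}r_{x+1}r_{x+2},\quad r_{x-2}r_{x-1}r_{x+1},\quad r_{x-3}r_{x-2}r_{x-1}.$$
Bound the first two by $r_{x+1}$ and the last two by $r_{x-1}$: so $\partial_xA_{1111}\le2v$, and since $\varepsilon=\theta d\le\frac14$, $2\varepsilon\,\partial_xA_{1111}\le v$. The terms with $\kappa>0$ and $\varepsilon C$ are nonnegative. Hence
$$\partial_xF\ge\mu+\big(3-\tfrac32-1\big)v\ge5\delta^2 .$$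
For the upper bound drop the negative terms. We have $\mu\le\frac54$. Next, $\beta\le\theta^{-2}+3$, because $2\rho\le2$ and $2\rho\theta d(3\rho-1)\le2\cdot\frac14\cdot2=1$. Also $\kappa\le\frac12+\frac1{2\theta}\le\theta^{-2}$, because $\delta\le\frac12$, $2d\le\frac12$ and $0\le1-\rho\theta^3\le1$. Finally $\partial_xC\le6$. So
$$\partial_xF\le\mu+2\beta+2\kappa+6\varepsilon\le\tfrac54+2\theta^{-2}+6+2\theta^{-2}+\tfrac32\le13\,\theta^{-2}.$$

**Step 7: conclude.** Proposition 2 with $c_1=5\delta^2$, $c_2=13\theta^{-2}$, $c_3=3\delta^2$ gives
$$P(D(k,j))\le\frac{13}{5\delta^2\theta^2}(m+1)\Big(1-\frac{3\delta^2\theta^2}{13}\Big)^m=p_m.$$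
With Sections 4, 5 and 9 this proves item 2, and with it Theorem 1: recovery is impossible for every $\delta\in(0,\frac12)$ and every $f$. $\blacksquare$

One can read off why $\mu$ has the size $\delta^2$. With the corrections in (11), every coefficient of $G$ is $O(\delta^2)$ as $\delta\to0$: this is visible for each line of the list in Step 3, and for $\alpha_{11}$ it follows from $Q=(1-\theta)^2R=4\delta^2R$. All terms of first order in $\delta$, which were harmful in Step 2, have cancelled.

## 11. Other boundary rules, and the automaton on the whole line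

**Arbitrary boundary functions.** In item 2 of Theorem 1 let the boundary vertices apply arbitrary one-input functions, depending on the vertex and layer, possibly randomized with randomness independent of everything else and shared by the two copies. The bound is unchanged. Indeed (2) only needs that a boundary vertex which receives the same bit in both copies outputs the same bit in both. The interior estimates $P(D(k,j))\le p_m$ use only the triangle (3), which contains no boundary vertex in layers $k-m+1,\dots,k$. The complementation and reflection of Section 2 map such systems to such systems.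

**Two copies on $\mathbb Z$.** Let $f$ be one of the eight gates of item 2 and run the line process from two arbitrary initial configurations with common labels. The copies differ at a given site at time $n$ with probability at most $p_n$. The bit at site $j$ at time $n$ depends only on the $n+1$ initial sites $j-n,\dots,j$ and the labels in the triangle above them. So the exploration of Section 5 applies with $m=n$ for AND. For $a\wedge\neg b$ and NAND the squeeze of Proposition 2 applies with $m=n$ and $N_0=n+1$. The other gates follow by complementation and reflection. So each of these automata forgets its initial state exponentially fast, for every $\delta\in(0,\frac12)$.
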